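\title{Power series that are Mahler both in base $q$ and in Zeckendorf numeration}

\begin{abstract}
A $q$-Mahler equation relates a power series $f(x)$ to $f(x^q), f(x^{q^2}),\dots$, that is, to the series obtained by appending zeros to the base-$q$ expansions of the exponents. Appending zeros to Zeckendorf expansions instead gives the Z-Mahler equations. We prove that, over any field and for any integer $q\ge2$, a power series that satisfies both a Z-Mahler equation and a $q$-Mahler equation is rational. The Z-Mahler equation is used only through one consequence: windows of coefficients of length exponential in $k$, centered at the integers whose Zeckendorf expansions end in $k$ zeros, span a space whose dimension is at most linear in $k$. An elimination argument plays this against the $q$-Mahler equation and leads to approximations of the golden ratio that the $p$-adic Subspace Theorem forbids. In characteristic $0$ we also show that a rational power series is Z-Mahler exactly when all its poles are roots of unity.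
\end{abstract}

\section{Introduction}\label{sec:intro}

Let $K$ be a field. For $f\in K[[x]]$ we write $f[n]$ for the coefficient of $x^n$, with $f[n]=0$ for $n<0$, and we call $f$ \emph{rational} if $f\in K(x)$.

\subsection*{Mahler equations in base $q$}
Let $q\ge2$ be an integer. A series $f\in K[[x]]$ is \emph{$q$-Mahler} if
\begin{equation}\label{eq:qMahler}
R_0(x)f(x)+R_1(x)f(x^q)+\cdots+R_d(x)f(x^{q^d})=0
\end{equation}
for some $d\ge1$ and polynomials $R_0,\dots,R_d\in K[x]$, not all zero. A rational series $f=N/M\ne0$ is $q$-Mahler for every $q$, because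
\begin{equation}\label{eq:ratq}
M(x)N(x^q)f(x)-N(x)M(x^q)f(x^q)=0 .
\end{equation}
The simplest irrational example is $g=\sum_{j\ge0}x^{q^j}$. From $g(x)-g(x^q)=x$ and $g(x)-g(x^{q^2})=x+x^q$ we get $x^{q-1}g(x)-(1+x^{q-1})g(x^q)+g(x^{q^2})=0$. The series $g$ is not rational: the coefficients of a rational series eventually satisfy a recurrence $f[n]=\sum_{j=1}^pc_jf[n-j]$, so a rational series with arbitrarily long runs of zero coefficients is a polynomial.

The series $g$ remembers its base. In characteristic $0$ this is a general phenomenon: by a theorem of Adamczewski et al.\ \cite{Ada13}, if $k,\ell\ge2$ are multiplicatively independent integers, a formal power series that satisfies both a $k$-Mahler and an $\ell$-Mahler equation is rational.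

\subsection*{Mahler equations in Zeckendorf numeration}
The substitution $x\mapsto x^q$ sends $x^n$ to $x^{qn}$; it appends a digit $0$ to the base-$q$ expansion of the exponent. This description makes sense in other numeration systems. Let $F_0=1$, $F_1=2$, $F_{i+2}=F_{i+1}+F_i$. Every integer $n\ge0$ has a unique \emph{Zeckendorf expansion} $n=\sum_ib_iF_i$ with digits $b_i\in\{0,1\}$ and $b_ib_{i+1}=0$ for all $i$. The \emph{Fibonacci shift} is
\[
\varphi\Big(\sum_ib_iF_i\Big)=\sum_ib_iF_{i+1},
\]
applied to the Zeckendorf expansion; for instance $\varphi(1)=2$, $\varphi(2)=3$ and $\varphi(4)=\varphi(3+1)=5+2=7$. Define the $K$-linear operator $\Phi$ on $K[[x]]$ by $\Phi\big(\sum_nf[n]x^n\big)=\sum_nf[n]x^{\varphi(n)}$. A series $f$ is \emph{Z-Mahler} if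
\begin{equation}\label{eq:ZMahler}
A_0(x)f+A_1(x)\Phi(f)+\cdots+A_d(x)\Phi^d(f)=0
\end{equation}
for some $d\ge1$ and polynomials $A_0,\dots,A_d\in K[x]$, not all zero.

Two examples. The series $f=\sum_{i\ge0}x^{F_i}$ satisfies $f-\Phi f=x$ and $f-\Phi^2f=x+x^2$, hence $xf-(1+x)\Phi f+\Phi^2f=0$; it has arbitrarily long gaps and is not rational. The series $f=1/(1-x)$ satisfies $f-\Phi f-x\,\Phi^2f=0$, because an integer whose last Zeckendorf digit is $0$ is of the form $\varphi(m)$, and one whose last digit is $1$ ends in $01$ and is of the form $\varphi^2(m)+1$.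

The map $\varphi$ is additive only up to an error in $\{-1,0,1\}$, and so $\Phi$ is not a ring homomorphism: $\Phi(x)^2=x^4$ while $\Phi(x^2)=x^3$. There is therefore no analogue of \eqref{eq:ratq}, and it is a genuine question which rational series are Z-Mahler.

\subsection*{The problem and the results}
Let $\tau=(1+\sqrt5)/2$. We shall see that $\varphi(n)=\tau n+O(1)$. So a Z-Mahler equation ties together the coefficients near $n,\tau n,\tau^2n,\dots$, and a $q$-Mahler equation those near $n,qn,q^2n,\dots$. The two scales are multiplicatively independent for every integer $q\ge2$, since $\tau^b$ is irrational for $b\ge1$. By analogy with the theorem quoted above one expects that only rational series can carry both structures. This is the problem posed in \cite{ZM}, for $K$ of characteristic $0$: \emph{if $f\in K[[x]]$ is both Z-Mahler and $q$-Mahler for some integer $q\ge2$, must $f$ be rational?} The answer is yes, over every field.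

\begin{theorem}\label{thm:A}
Let $K$ be any field. If $f\in K[[x]]$ is Z-Mahler and $q$-Mahler for some integer $q\ge2$, then $f\in K(x)$.
\end{theorem}

The proof uses the Z-Mahler equation only through the following property. For integers $k\ge0$, $\beta\ge1$, $n\ge0$, the \emph{window} of $f$ of level $k$ and width $\beta$ at $n$ is the vector
\[
X_{k,\beta}(n)=\big(f[\varphi^k(n)+s]\big)_{|s|\le\beta F_k}\in K^{2\beta F_k+1}.
\]

\begin{definition}\label{def:L}
A series $f\in K[[x]]$ has \emph{property \textup{(L)}} if for every integer $\beta\ge1$ there are $C$ and $n_0$ such that, for all $k\ge0$, the windows $X_{k,\beta}(n)$ with $n\ge n_0$ span a space of dimension at most $C(k+1)$.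
\end{definition}

The windows have about $\tau^k$ entries, so for an arbitrary series the dimension can be exponential in $k$; property (L) asks that it be at most linear.

\begin{theorem}\label{thm:B}
Let $K$ be any field. If $f\in K[[x]]$ is $q$-Mahler and has property \textup{(L)}, then $f\in K(x)$. In particular this holds if $f$ is $q$-Mahler and is a $K[x]$-linear combination of Z-Mahler series.
\end{theorem}

In characteristic $0$ we determine which rational functions occur; the answer does not depend on $q$.

\begin{theorem}\label{thm:C}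
Let $K$ have characteristic $0$ and let $q\ge2$. Then $f\in K[[x]]$ is both Z-Mahler and $q$-Mahler if and only if $f\in K(x)$ and every pole of $f$ in $\overline K$ is a root of unity. Moreover, a rational function in $K[[x]]$ is Z-Mahler if and only if all its poles are roots of unity.
\end{theorem}

Thus $1/(1-2x)$ is $q$-Mahler for every $q$ but is not Z-Mahler in characteristic $0$. Neither hypothesis of Theorem~\ref{thm:A} can be dropped, as $\sum_ix^{F_i}$ and $\sum_jx^{q^j}$ show.

Section~\ref{sec:Z} collects what we need about $\varphi$, and Section~\ref{sec:L} proves that Z-Mahler series have property (L). Section~\ref{sec:dio} derives from the Subspace Theorem the Diophantine statement that produces the final contradiction. Section~\ref{sec:model} proves Theorem~\ref{thm:B} for the single series $\sum_jx^{q^j}$ and explains what has to be added in general; this is carried out in Sections \ref{sec:q}--\ref{sec:chain}. Section~\ref{sec:C} proves Theorem~\ref{thm:C}.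

\section{The Fibonacci shift}\label{sec:Z}

Put $\sigma=-1/\tau$; both $\tau$ and $\sigma$ are roots of $T^2=T+1$, and $\tau^{-1}+\tau^{-2}=1$. Let $u_{-1}=1$, $u_0=0$, $u_{j+1}=u_j+u_{j-1}$, so that $u_1=u_2=1$ and $F_i=u_{i+2}$. Induction along the Fibonacci recurrence gives
\begin{equation}\label{eq:fib}
u_{j+1}-\tau u_j=\sigma^j,\qquad \tau^j=u_j\tau+u_{j-1}\quad(j\ge0),\qquad \tau^{j-2}\le u_j\le\tau^{j-1}\quad(j\ge1),
\end{equation}
and $u_ju_{j+2}-u_{j+1}^2=\pm1$ for $j\ge-1$. In particular $\tau^k\le F_k\le\tau^{k+1}$, and consecutive $u_j$ are coprime. We write $\|\theta\|$ for the distance from a real number $\theta$ to $\mathbb Z$; recall $\|j\theta\|\le|j|\,\|\theta\|$ for $j\in\mathbb Z$. Unless real intervals are meant, $[a,b]$ and $[a,b)$ denote intervals of integers, and the length of $[a,b]$ is $b-a$.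

For $n=\sum_ib_iF_i$ in Zeckendorf expansion put $y_n=\sum_ib_i\sigma^{i+2}$. This number measures how far $\varphi$ is from multiplication by $\tau$.

\begin{lemma}\label{lem:metric}
Let $n,n',k\ge0$.
\begin{enumerate}
\item[(a)] $\varphi(n)=\tau n+y_n$, $-\tau^{-2}<y_n<\tau^{-1}$, $|y_n-y_{n'}|<1$ and $y_{\varphi^k(n)}=\sigma^ky_n$.
\item[(b)] $\varphi^k(n)=u_k\varphi(n)+u_{k-1}n=\tau^kn+u_ky_n$.
\item[(c)] $\varphi^k(n+1)-\varphi^k(n)\in\{u_{k+1},F_k\}$. These gaps are at least $1$, at least $\tau^{k-1}$, at least $F_k/2$, and at most $F_k$. Hence $\varphi^k$ is strictly increasing, $|n-n'|\le|\varphi^k(n)-\varphi^k(n')|$, and $nF_k/2\le\varphi^k(n)\le nF_k$.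
\end{enumerate}
\end{lemma}

\begin{proof}
(a) By \eqref{eq:fib}, $F_{i+1}=u_{i+3}=\tau F_i+\sigma^{i+2}$; summing over the digits gives $\varphi(n)=\tau n+y_n$. The positive terms of $y_n$ form a finite subsum of $\sum_{j\ge1}\tau^{-2j}=\tau^{-1}$, and the negative terms are, up to sign, a finite subsum of $\sum_{j\ge1}\tau^{-2j-1}=\tau^{-2}$. The interval $(-\tau^{-2},\tau^{-1})$ has length $1$. Shifting the digits by $k$ places multiplies $y_n$ by $\sigma^k$.

(b) A shifted Zeckendorf expansion is again a Zeckendorf expansion, so $\varphi^k(n)=\sum_ib_iF_{i+k}$, and the sequence $(\varphi^k(n))_{k\ge0}$ satisfies the Fibonacci recurrence. So does $u_k\varphi(n)+u_{k-1}n$, with the same values at $k=0,1$. Insert $\varphi(n)=\tau n+y_n$ and use \eqref{eq:fib} for the second form.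

(c) By (a), the integer $\varphi(n+1)-\varphi(n)$ lies in the real interval $(\tau-1,\tau+1)$, so it is $1$ or $2$. By (b), $\varphi^k(n+1)-\varphi^k(n)$ is $u_k+u_{k-1}=u_{k+1}$ or $2u_k+u_{k-1}=u_{k+2}=F_k$. Finally $u_{k+1}\ge\max(1,\tau^{k-1})$ and $F_k=u_{k+1}+u_k\le2u_{k+1}$.
\end{proof}

By (c), the intervals $[\varphi^k(n),\varphi^k(n+1))$, $n\ge0$, partition $\mathbb N$. If $t$ lies in the $n$-th one, we call $\operatorname{off}_k(t)=t-\varphi^k(n)$ the \emph{offset} of $t$ at level $k$; thus $0\le\operatorname{off}_k(t)<F_k$. It is the analogue of the residue modulo $q^k$: the next lemma says that it is read off from the last $k$ digits.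

\begin{lemma}\label{lem:off}
Let $\varphi^k(n)\le t<\varphi^k(n+1)$ and $s=\operatorname{off}_k(t)$. Then $\varphi^i(t)=\varphi^{k+i}(n)+\varphi^i(s)$ for all $i\ge0$. For $0\le i\le k$ we have $t\in\operatorname{im}\varphi^i$ if and only if $s\in\operatorname{im}\varphi^i$, and in that case $\varphi^{-i}(t)=\varphi^{k-i}(n)+\varphi^{-i}(s)$.
\end{lemma}

\begin{proof}
A Zeckendorf expansion that uses only positions $<j$ represents a number $<F_j$: by induction, if its top digit is at position $j-1$, the number is less than $F_{j-1}+F_{j-2}$. Hence, of two expansions, the one with digit $1$ at the highest position where they differ represents the larger number: the order of integers is the lexicographic order of their expansions.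

Let $t=\sum_ib_iF_i$, $n'=\sum_{i\ge k}b_iF_{i-k}$ and $s'=\sum_{i<k}b_iF_i$; these are Zeckendorf expansions, and $t=\varphi^k(n')+s'$. The digits of $\varphi^k(n'+1)$ in positions $\ge k$ represent $n'+1>n'$, so $t<\varphi^k(n'+1)$ by the lexicographic rule. Therefore $n'=n$ and $s'=s$: the expansion of $t$ is the concatenation of those of $\varphi^k(n)$ and $s$, the latter in positions $<k$. Shifting the digits up by $i$ gives the first claim. The image of $\varphi^i$ consists of the integers whose digits in positions $<i$ vanish; for $i\le k$ these digits are the same for $t$ and $s$, and shifting down gives the last claim.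
\end{proof}

Two integers with the same residue modulo $q^k$ differ by a multiple of $q^k$. The Zeckendorf substitute is Diophantine, and it is the bridge to the Subspace Theorem.

\begin{lemma}\label{lem:close}
If $\operatorname{off}_k(t)=\operatorname{off}_k(t')$, then $\|\tau(t-t')\|\le\tau^{-k}$.
\end{lemma}

\begin{proof}
Write $t=\varphi^k(\nu)+s$ and $t'=\varphi^k(\nu')+s$. By Lemma~\ref{lem:metric}(a), $\tau\varphi^k(\nu)=\varphi^{k+1}(\nu)-\sigma^ky_\nu$, and likewise for $\nu'$. So $\tau(t-t')=\varphi^{k+1}(\nu)-\varphi^{k+1}(\nu')-\sigma^k(y_\nu-y_{\nu'})$ with $|y_\nu-y_{\nu'}|<1$.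
\end{proof}

In base $q$ the neighborhood of $q^kn$ looks the same for every $n$. In Zeckendorf numeration the gaps of $\varphi^k$ take two values, so the neighborhood of $\varphi^k(n)$ depends on $n$, but only through finitely many patterns, and their number does not grow with $k$. Fix $J_0\ge1$. For $n\ge J_0$ the \emph{context} of $n$ of radius $J_0$ is
\[
\mathfrak c(n)=\big(\varphi(n+j)-\varphi(n)\big)_{|j|\le J_0}.
\]
Since consecutive values of $\varphi$ differ by $1$ or $2$, there are at most $4^{J_0}$ contexts. By Lemma~\ref{lem:metric}(b) the context determines, for every $l\ge0$ and $|j|\le J_0$,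
\begin{equation}\label{eq:ctx}
\varphi^l(n+j)-\varphi^l(n)=u_l\big(\varphi(n+j)-\varphi(n)\big)+u_{l-1}j .
\end{equation}

\begin{lemma}\label{lem:local}
Let $n\ge J_0$, $k\ge0$ and $\varphi^k(n-J_0)\le t<\varphi^k(n+J_0)$. The following data depend only on $k$, $i$, $t-\varphi^k(n)$ and $\mathfrak c(n)$: for $i\ge0$, the number $\varphi^i(t)-\varphi^{k+i}(n)$; for $0\le i\le k$, whether $t\in\operatorname{im}\varphi^i$, and if so the number $\varphi^{-i}(t)-\varphi^{k-i}(n)$. In the last case, moreover, $\varphi^{-i}(t)\ge n-J_0$.
\end{lemma}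

\begin{proof}
Let $j\in[-J_0,J_0)$ be such that $\varphi^k(n+j)\le t<\varphi^k(n+j+1)$, and let $s=t-\varphi^k(n+j)$. By \eqref{eq:ctx} with $l=k$, both $j$ and $s$ are determined by $k$, $t-\varphi^k(n)$ and $\mathfrak c(n)$. By Lemma~\ref{lem:off}, $\varphi^i(t)-\varphi^{k+i}(n)=\big(\varphi^{k+i}(n+j)-\varphi^{k+i}(n)\big)+\varphi^i(s)$; the condition $t\in\operatorname{im}\varphi^i$ is equivalent to $s\in\operatorname{im}\varphi^i$; and $\varphi^{-i}(t)-\varphi^{k-i}(n)=\big(\varphi^{k-i}(n+j)-\varphi^{k-i}(n)\big)+\varphi^{-i}(s)$. The brackets are given by \eqref{eq:ctx}. Finally $\varphi^{-i}(t)\ge\varphi^{k-i}(n+j)\ge n+j\ge n-J_0$.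
\end{proof}

\section{Z-Mahler series have property (L)}\label{sec:L}

Unlike the Z-Mahler property, (L) is stable under the elementary operations for evident reasons.

\begin{lemma}\label{lem:closure}
\begin{enumerate}
\item[(a)] The series with property \textup{(L)} form a $K[x]$-module.
\item[(b)] If $f=p_*+x^\kappa\tilde f$ with $p_*\in K[x]$, $\deg p_*<\kappa$, and $f$ has \textup{(L)}, then $\tilde f$ has \textup{(L)}.
\item[(c)] Every rational series has \textup{(L)}.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) Windows are linear in the series, so the windows of a sum lie in the sum of the two spans. Moreover $(x^jf)[\varphi^k(n)+s]=f[\varphi^k(n)+s-j]$ and $|s-j|\le(\beta+j)F_k$ when $|s|\le\beta F_k$; so the window of $x^jf$ of width $\beta$ is a fixed projection of the window of $f$ of width $\beta+j$.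

(b) We have $\tilde f[t]=f[t+\kappa]$ for $t\ge0$. For $n\ge2\beta$ all indices in a window of width $\beta$ are at least $nF_k/2-\beta F_k\ge0$, so the window of $\tilde f$ of width $\beta$ is a fixed projection of the window of $f$ of width $\beta+\kappa$.

(c) Let $f[t]=\sum_{j=1}^pc_jf[t-j]$ for $t\ge t_0$. For $n\ge2(\beta+t_0)$ all indices in the window are at least $t_0$, so the window is the image of its first $p$ entries under a linear map independent of $n$, and the span has dimension at most $p$.
\end{proof}

Part (c) is not needed in the proofs; with Theorem~\ref{thm:B} it shows that, for a $q$-Mahler series, property (L) is equivalent to rationality.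

To see where the bound $C(k+1)$ comes from, consider the equation $(1-x)f=\Phi f$. It says that $f[t]=f[t-1]+f[\varphi^{-1}(t)]$ if $t\in\operatorname{im}\varphi$, and $f[t]=f[t-1]$ otherwise. If $t$ is near $\varphi^k(n)$, then $\varphi^{-1}(t)$ is near $\varphi^{k-1}(n)$. So the values of $f$ on a window of level $k$ are computed, from left to right, from the leftmost value and from a window of level $k-1$: each level costs one new parameter. Two points need care. The window of level $k-1$ must be large enough to contain all the points $\varphi^{-1}(t)$, at every level; this forces an additive margin in the radius. And the rule of computation must not depend on $n$; it depends only on the context.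

\begin{proposition}\label{prop:L}
Every Z-Mahler series has property \textup{(L)}.
\end{proposition}

\begin{proof}
\emph{The recurrence.} Let $f$ satisfy \eqref{eq:ZMahler}, write $a_{i,j}=A_i[j]$, and let $J\ge1$ bound the degrees of the $A_i$. Let $i_0$ be minimal with $A_{i_0}\ne0$, let $e$ be the order of vanishing of $A_{i_0}$ at $0$, and normalize $a_{i_0,e}=1$. The coefficient of $x^N$ in \eqref{eq:ZMahler} is $\sum_{i\ge i_0}\sum_ma_{i,N-\varphi^i(m)}f[m]=0$. Take $N=\varphi^{i_0}(t)+e$. In the sum for $i=i_0$ a nonzero coefficient requires $e\le e+\varphi^{i_0}(t)-\varphi^{i_0}(m)\le J$, so $m=t-l$ with $0\le l\le J$ by Lemma~\ref{lem:metric}(c), and the coefficient for $l=0$ is $1$. In the sum for the index $i_0+i$ with $i\ge1$, write $\varphi^i(m)=t+l$; a nonzero coefficient requires $|\varphi^{i_0}(t)-\varphi^{i_0}(t+l)|\le J$, so $|l|\le J$. Hence for $t\ge J$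
\begin{multline}\label{eq:rec}
f[t]=-\sum_{l=1}^{J}a_{i_0,\,e+\varphi^{i_0}(t)-\varphi^{i_0}(t-l)}\,f[t-l]\\
-\sum_{i=1}^{d-i_0}\ \sum_{\substack{|l|\le J\\ t+l\in\operatorname{im}\varphi^i}}a_{i_0+i,\,e+\varphi^{i_0}(t)-\varphi^{i_0}(t+l)}\,f[\varphi^{-i}(t+l)].
\end{multline}

\emph{The enlarged windows.} Fix $\beta\ge1$. Put $\rho_k=\beta\tau^{k+1}+2(J+1)$, so $\rho_k\ge\beta F_k$, and let $W_k(n)$ be the set of integers $t$ with $|t-\varphi^k(n)|\le\rho_k$. The set $W_k(n)-\varphi^k(n)$ does not depend on $n$ and has more than $J$ elements. Let $J_0$ be an integer with $J_0>\tau(\beta\tau+3J+2)$, use contexts of radius $J_0$, and let $n\ge n_0:=J_0$. Then $J_0\tau^{k-1}>(\beta\tau+3J+2)\tau^k\ge\rho_k+J$. As the gaps of $\varphi^k$ are at least $\tau^{k-1}$, every integer $t'$ within distance $J$ of $W_k(n)$ satisfies $\varphi^k(n-J_0)\le t'<\varphi^k(n+J_0)$. In particular $t'\ge0$, so every $t\in W_k(n)$ is at least $J$ and \eqref{eq:rec} applies to it.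

Let $k\ge d$ and let $t\in W_k(n)$ not be among the $J$ leftmost points. We examine \eqref{eq:rec}.
\begin{enumerate}
\item[(i)] The points $t-l$, $1\le l\le J$, lie in $W_k(n)$, to the left of $t$.
\item[(ii)] If $\varphi^i(m)=t+l$ with $1\le i\le d$ and $|l|\le J$, then $m\in W_{k-i}(n)$. Indeed, with $m'=\varphi^{k-i}(n)$ we have $|\varphi^i(m)-\varphi^i(m')|\le\rho_k+J$, and Lemma~\ref{lem:metric}(a),(b) give $\tau^i|m-m'|\le\rho_k+J+u_i$. Since $u_i\le\tau^{i-1}$ and $i\ge1$,
\[
|m-m'|\le\beta\tau^{k-i+1}+\tau^{-1}(3J+2)+\tau^{-1}=\beta\tau^{k-i+1}+\tfrac{3}{\tau}(J+1)\le\rho_{k-i},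
\]
because $3/\tau<2$.
\item[(iii)] The coefficients in \eqref{eq:rec}, the conditions $t+l\in\operatorname{im}\varphi^i$ and the relative positions $\varphi^{-i}(t+l)-\varphi^{k-i}(n)$ depend only on $k$, $t-\varphi^k(n)$ and $\mathfrak c(n)$. This is Lemma~\ref{lem:local}, applied to the points $t'=t+l$, $|l|\le J$; for the coefficients, write $\varphi^{i_0}(t)-\varphi^{i_0}(t')$ as the difference of $\varphi^{i_0}(t)-\varphi^{k+i_0}(n)$ and $\varphi^{i_0}(t')-\varphi^{k+i_0}(n)$.
\end{enumerate}

\emph{Counting parameters.} Let $\mathbf v_k(n)$ be the vector that lists the values of $f$ on $W_i(n)$ for $0\le i<d$, a number $M_0$ of entries independent of $k$ and $n$, and, for each $i$ with $d\le i\le k$, the values of $f$ at the $J$ leftmost points of $W_i(n)$. We claim that for each $k$ and each context $\mathfrak c$ there is a linear map $L_{k,\mathfrak c}$ with $f|_{W_k(n)}=L_{k,\mathfrak c(n)}\mathbf v_k(n)$ for all $n\ge n_0$. For $k<d$ take a projection. For $k\ge d$ assume the claim for smaller levels and go through $W_k(n)$ from left to right. The first $J$ values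 are entries of $\mathbf v_k(n)$. For every later $t$, formula \eqref{eq:rec} expresses $f[t]$ through earlier values on $W_k(n)$, by (i), and through values on $W_{k-i}(n)$, $1\le i\le d$, by (ii); the latter are linear in $\mathbf v_{k-i}(n)$, which is part of $\mathbf v_k(n)$; and by (iii) the coefficients and the positions depend on $n$ only through $\mathfrak c(n)$. This proves the claim.

The window $X_{k,\beta}(n)$ is part of $f|_{W_k(n)}$, and $\mathbf v_k(n)$ has at most $M_0+J(k+1)$ entries. So the windows with a given context span at most $M_0+J(k+1)$ dimensions, and all windows with $n\ge n_0$ span at most $4^{J_0}(M_0+J)(k+1)$ dimensions.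
\end{proof}

By Proposition~\ref{prop:L} and Lemma~\ref{lem:closure}(a), Theorem~\ref{thm:A} and the second sentence of Theorem~\ref{thm:B} follow from the first sentence of Theorem~\ref{thm:B}.

\section{A consequence of the Subspace Theorem}\label{sec:dio}

For a prime $\ell$ let $|\cdot|_\ell$ be the $\ell$-adic absolute value with $|\ell|_\ell=1/\ell$, and let $|\cdot|_\infty=|\cdot|$ be the usual one; each is extended to the algebraic numbers. We use the Subspace Theorem of Schmidt, in the $p$-adic form due to Schlickewei.

\begin{theorem}[Subspace Theorem]\label{thm:subspace}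
Let $S$ be a finite set of places of $\mathbb Q$ containing $\infty$. For each $v\in S$ let $L_{1,v},\dots,L_{N,v}$ be linearly independent linear forms in $N$ variables with algebraic coefficients. Let $\varepsilon>0$. Then the $\mathbf z\in\mathbb Z^N\setminus\{0\}$ with
\[
\prod_{v\in S}\prod_{i=1}^N|L_{i,v}(\mathbf z)|_v\le\big(\max_i|z_i|\big)^{-\varepsilon}
\]
lie in finitely many proper subspaces of $\mathbb Q^N$.
\end{theorem}

If the theorem is known for primitive $\mathbf z$ only, it follows for all $\mathbf z$. Write $\mathbf z=h\mathbf z'$ with $\mathbf z'$ primitive and $h\ge1$. By the product formula $\prod_{v\in S}|h|_v\ge1$, so the product for $\mathbf z'$ is at most the product for $\mathbf z$, hence at most $(\max|z_i|)^{-\varepsilon}\le(\max|z_i'|)^{-\varepsilon}$; and $\mathbf z,\mathbf z'$ lie in the same subspaces.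

The finite places allow us to ignore powers of $q$. Since $q\prod_{\ell\mid q}|q|_\ell=1$ and integers have $\ell$-adic absolute value at most $1$,
\begin{equation}\label{eq:free}
|Aq^M|\prod_{\ell\mid q}|Aq^M|_\ell\le A\qquad(A\ge1,\ M\ge0).
\end{equation}

\begin{lemma}\label{lem:dio}
Let $\xi$ be a real irrational algebraic number, $q\ge2$ an integer and $c\ge1$. For all sufficiently large $m$:
\begin{enumerate}
\item[(a)] there are no integers $A,M$ with $1\le A\le q^{m/2}$, $0\le M\le cm$ and $\|\xi Aq^M\|\le cq^{-m}$;
\item[(b)] there are no integers $A,M,M'$ with $1\le A\le q^{m/4}$, $0\le M<M'\le cm$ and $\|\xi A(q^{M'}-q^M)\|\le cq^{-m}$.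
\end{enumerate}
\end{lemma}

\begin{proof}
Let $S$ consist of $\infty$ and the primes dividing $q$, and let $\varepsilon=1/(4c+4)$.

(a) Suppose that such $A,M$ exist for infinitely many $m$. Let $z_1=Aq^M$ and let $z_2$ be an integer nearest to $\xi z_1$. Take the forms $z_1,\ \xi z_1-z_2$ at $\infty$ and $z_1,z_2$ at the primes $\ell\mid q$. By \eqref{eq:free} the product in Theorem~\ref{thm:subspace} is at most $A\cdot cq^{-m}\le cq^{-m/2}$. For large $m$ we have $\max|z_i|\le q^{(c+1)m}$, so $cq^{-m/2}\le q^{-m/4}\le(\max|z_i|)^{-\varepsilon}$. Hence for infinitely many $m$ the point $(z_1,z_2)$ lies on one fixed rational line, and as $z_1\ne0$ this line is $z_2=\gamma z_1$ with $\gamma\in\mathbb Q$. Then $0<|\xi-\gamma|\le|\xi-\gamma|z_1\le cq^{-m}$, which fails for large $m$.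

(b) Suppose again that solutions exist for infinitely many $m$. Let $z_1=Aq^{M'}$, $z_2=Aq^M$, and let $z_3$ be an integer nearest to $\xi(z_1-z_2)$. Take the forms $z_1,\ z_2,\ \xi z_1-\xi z_2-z_3$ at $\infty$ and $z_1,z_2,z_3$ at $\ell\mid q$. The product is at most $A^2cq^{-m}\le cq^{-m/2}$, and again $\max|z_i|\le q^{(c+1)m}$ for large $m$. So there is a fixed $(\alpha_1,\alpha_2,\alpha_3)\in\mathbb Q^3\setminus\{0\}$ with $\alpha_1z_1+\alpha_2z_2+\alpha_3z_3=0$ for infinitely many $m$; we keep only these $m$. Put $\theta_m=z_1/z_2=q^{M'-M}$, an integer $\ge2$.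

If $\alpha_3\ne0$, then $z_3=\gamma_1z_1+\gamma_2z_2$ with fixed $\gamma_1,\gamma_2\in\mathbb Q$. Dividing $|\xi z_1-\xi z_2-z_3|\le cq^{-m}$ by $z_2\ge1$, we get $\theta_m(\xi-\gamma_1)-(\xi+\gamma_2)\to0$. As $\xi\ne\gamma_1$, the integers $\theta_m$ converge, so they are eventually equal to some $\theta\ge2$, and $(\theta-1)\xi=\theta\gamma_1+\gamma_2\in\mathbb Q$, which is absurd.

If $\alpha_3=0$, then $\alpha_1\theta_m+\alpha_2=0$. Here $\alpha_1\ne0$, since otherwise all $\alpha_i$ vanish. So $\theta_m=\theta\ge2$ is constant, and $\|(\theta-1)\xi\cdot Aq^M\|\le cq^{-m}$ for infinitely many $m$. This contradicts (a) for the number $(\theta-1)\xi$.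
\end{proof}

The restrictions on $A$ and $M'$ cannot simply be dropped. The pigeonhole principle applied to the $q^m+1$ numbers $\xi A$, $0\le A\le q^m$, modulo $1$ gives $1\le A\le q^m$ with $\|\xi A\|\le q^{-m}$; applied to the numbers $\xi q^M$, $0\le M\le q^m$, it gives $M<M'\le q^m$ with $\|\xi(q^{M'}-q^M)\|\le q^{-m}$. The bound $M'\le cm$ will come from the linear growth in property (L).

\section{The model case and the plan of the proof}\label{sec:model}

We compare the two numeration systems at matching scales. For $m\ge1$ let $k=k(m)$ be minimal with $F_k\ge q^m$. Then $k\ge1$ and $F_k\le2F_{k-1}<2q^m$. With $\tau^k\le F_k\le\tau^{k+1}$ this gives a constant $C_0$, depending only on $q$, such that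
\begin{equation}\label{eq:km}
q^m\le F_k<2q^m,\qquad k+1\le C_0m,\qquad\tau^{-k}\le\tau q^{-m}.
\end{equation}
Moreover, for any $n_0\ge0$,
\begin{equation}\label{eq:large}
\varphi^k(\nu)\le t<\varphi^k(\nu+1)\ \text{ and }\ t\ge2n_0q^m\quad\Longrightarrow\quad\nu\ge n_0,
\end{equation}
since $\nu<n_0$ would give $t<\varphi^k(n_0)\le n_0F_k<2n_0q^m$.

\begin{example}\label{ex:model}
We show that $g=\sum_{j\ge0}x^{q^j}$ does not have property (L), so that it is not Z-Mahler. Suppose it has (L), with constants $C,n_0$ for $\beta=1$. Fix $h\ge3$ with $q^h\ge2n_0$. For $j\ge m+h$ write $q^j=\varphi^k(\nu_j)+o_j$ with $o_j=\operatorname{off}_k(q^j)$; by \eqref{eq:large}, $\nu_j\ge n_0$. The window $X_{k,1}(\nu_j)$ covers an interval of length $2F_k<4q^m\le q^{j-1}$ that contains $q^j$, and every other power of $q$ is at distance at least $q^j-q^{j-1}\ge q^{j-1}$ from $q^j$. So $X_{k,1}(\nu_j)$ is the unit vector with its $1$ at position $o_j$. Distinct offsets give independent windows, and therefore $o_j$ takes at most $C(k+1)\le CC_0m$ values for $j\ge m+h$. By the pigeonhole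 principle there are $m+h\le j<j'\le m+h+CC_0m$ with $o_j=o_{j'}$, and Lemma~\ref{lem:close} with \eqref{eq:km} gives $\|\tau(q^{j'}-q^j)\|\le\tau q^{-m}$. For large $m$ this contradicts Lemma~\ref{lem:dio}(b) with $A=1$.
\end{example}

The argument has two halves: (L) forces a set of integers to have few offsets, and a set with few offsets cannot contain a geometric progression. In the example both halves were free, because the nonzero coefficients of $g$ are isolated and sit at the powers of $q$. A general $q$-Mahler series offers neither. The series $f=1/(1-x)+g$ satisfies $f(x)-f(x^q)=\rho(x)$ with $\rho$ rational and nonzero, hence $\rho(x^q)\big(f(x)-f(x^q)\big)=\rho(x)\big(f(x^q)-f(x^{q^2})\big)$; it is $q$-Mahler and irrational, yet every integer that is not a power of $q$ lies in its support. The proof of Theorem~\ref{thm:B} restores the two features in the following steps.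
\begin{enumerate}
\item The $q$-Mahler equation yields a finite-dimensional space $\mathcal H$ of series, containing $f$, through which all blocks of $q^m$ consecutive coefficients of a polynomial multiple of $f$ are expressed (Section~\ref{sec:q}).
\item Linear relations between windows become recurrences for these blocks. Either there are enough of them to make $f$ rational, or there is a non-polynomial $H_m\in\mathcal H$ whose support has only $O(m)$ offsets (Section~\ref{sec:elim}).
\item From $H_m$ we build a set $T_m$ of integers that still has $O(m)$ classes and is, in addition, self-similar under $n\mapsto qn$. By Lemma~\ref{lem:dio}(a) it is very sparse (Section~\ref{sec:sparse}).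
\item Sparsity and self-similarity produce a chain $t_{j+1}=qt_j+e_j$ in $T_m$ with eventually periodic digits $e_j$; this is a geometric progression up to an affine change, and Lemma~\ref{lem:dio}(b) ends the proof (Section~\ref{sec:chain}).
\end{enumerate}

\section{A finite-dimensional space attached to the $q$-Mahler equation}\label{sec:q}

For $0\le r<q$ define $\Lambda_r$ on $K[[x]]$ by $(\Lambda_rH)[n]=H[qn+r]$. Then $H=\sum_rx^r(\Lambda_rH)(x^q)$, and this decomposition is unique. Consequently $H\ne0$ implies $\Lambda_rH\ne0$ for some $r$; multiplying the decomposition of $A$ by $B(x^q)$ gives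
\begin{equation}\label{eq:cartier}
\Lambda_r\big(A(x)B(x^q)\big)=\Lambda_r(A)\,B ;
\end{equation}
and for a polynomial $A$, $\Lambda_rA$ is zero or has degree at most $\deg A/q$.

\begin{lemma}\label{lem:normal}
Let $f$ be $q$-Mahler. There are $\kappa\ge1$, $d\ge1$ and a decomposition $f=p_*+x^\kappa\tilde f$ with $p_*\in K[x]$, $\deg p_*<\kappa$, such that
\begin{equation}\label{eq:normal}
P(x)\tilde f(x)=\sum_{i=1}^dB_i(x)\tilde f(x^{q^i})+B_0(x),\qquad P,B_0,\dots,B_d\in K[x],\quad P[0]=1 .
\end{equation}
\end{lemma}

\begin{proof}
Start from \eqref{eq:qMahler}. If $R_0=0$, let $i_0$ be minimal with $R_{i_0}\ne0$, choose $r$ with $\Lambda_rR_{i_0}\ne0$, and apply $\Lambda_r$. By \eqref{eq:cartier} we get $\sum_{i\ge i_0}\Lambda_r(R_i)f(x^{q^{i-1}})=0$, an equation whose first nonzero coefficient has index $i_0-1$. Repeating this, and allowing $R_i=0$ for $i\ge1$, we may assume $R_0\ne0$ and $d\ge1$. Let $\nu$ be the order of vanishing of $R_0$ at $0$, choose $\kappa\ge1$ with $\kappa(q-1)\ge\nu$, and write $f=p_*+x^\kappa\tilde f$ with $\deg p_*<\kappa$. Then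
\[
\sum_{i=0}^dR_i\,x^{\kappa q^i}\tilde f(x^{q^i})=-\sum_{i=0}^dR_i\,p_*(x^{q^i}).
\]
On the left, $R_0x^\kappa$ has order exactly $\nu+\kappa$, and $\kappa q^i\ge\nu+\kappa$ for $i\ge1$. So the polynomial on the right is divisible by $x^{\nu+\kappa}$ as well, and we divide by $R_0[\nu]\,x^{\nu+\kappa}$.
\end{proof}

The series $f$ is rational if and only if $\tilde f$ is, and $\tilde f$ inherits (L) by Lemma~\ref{lem:closure}(b). So to prove Theorem~\ref{thm:B} we may replace $f$ by $\tilde f$.

\medskip
\noindent\textbf{Standing assumption for Sections \ref{sec:q}--\ref{sec:chain}.} \emph{The series $f$ satisfies \eqref{eq:normal} (with $f$ in place of $\tilde f$), has property \textup{(L)}, and is not rational.} We shall reach a contradiction. Constants $C_i$, $N_i$ do not depend on $m$, and ``$m$ large'' means larger than such a constant.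
\medskip

Equation \eqref{eq:normal} tells us how $\Lambda_r$ acts on $Pf$, not on $f$. We therefore build the factor $P$ into the operators. Let $p=\deg P$ and
\[
\lambda_r(H)=\Lambda_r(PH),\qquad Q_m=\prod_{l=0}^{m-1}P(x^{q^l}),
\]
so that $Q_0=1$, $Q_m[0]=1$, $\deg Q_m\le pq^m$ and $Q_m(x)=P(x)Q_{m-1}(x^q)$. For $s=\sum_{l<m}r_lq^l$ with $0\le r_l<q$ put $\lambda^{(m)}_s=\lambda_{r_{m-1}}\cdots\lambda_{r_1}\lambda_{r_0}$; as $s$ runs through $[0,q^m)$ these are all products of $m$ operators $\lambda_r$. They compute the coefficients of $Q_mH$: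
\begin{equation}\label{eq:Qm}
(Q_mH)[q^mn+s]=(\lambda^{(m)}_sH)[n]\qquad(H\in K[[x]],\ n\ge0,\ 0\le s<q^m).
\end{equation}
Indeed, \eqref{eq:cartier} gives $\Lambda_{r_0}(Q_mH)=Q_{m-1}\lambda_{r_0}H$, so with $s=r_0+qs'$ the left side is $(Q_{m-1}\lambda_{r_0}H)[q^{m-1}n+s']$, and we conclude by induction on $m$.

Let $f_i=f(x^{q^i})/Q_i\in K[[x]]$ for $0\le i<d$; thus $f_0=f$. The denominators are chosen so that $Pf_i=f_{i-1}(x^q)$ for $i\ge1$. For $J\ge0$ let $\mathcal H_J$ be the $K$-span of the series $x^jf_i$ and $x^j$ with $0\le i<d$, $0\le j\le J$.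

\begin{lemma}\label{lem:stable}
Let $c_0$ bound the degrees of $P$, $B_0$ and $B_i(x)Q_{i-1}(x^q)$, $1\le i\le d$. For every $J\ge c_0$ the space $\mathcal H_J$ is stable under all $\lambda_r$.
\end{lemma}

\begin{proof}
By \eqref{eq:cartier}, $\lambda_r(x^jf_i)=\Lambda_r(x^j)f_{i-1}$ for $i\ge1$. Since $f(x^{q^i})=Q_{i-1}(x^q)f_{i-1}(x^q)$ for $1\le i\le d$, equation \eqref{eq:normal} gives
\[
\lambda_r(x^jf_0)=\sum_{i=1}^d\Lambda_r\big(x^jB_i(x)Q_{i-1}(x^q)\big)f_{i-1}+\Lambda_r(x^jB_0).
\]
Also $\lambda_r(x^j)=\Lambda_r(x^jP)$. For $j\le J$ all polynomial factors that appear have degree at most $(J+c_0)/q\le J$.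
\end{proof}

Put $\mathcal H=\mathcal H_{c_0+1}$; it contains $\mathcal H_{c_0}$ and $x\mathcal H_{c_0}$. Polynomials are irrelevant for rationality, so we factor them out. Let $\mathcal H_{\mathrm{pol}}$ be the subspace of all polynomials in $\mathcal H$; it is stable under the $\lambda_r$, and, being finite-dimensional, it consists of polynomials of degree less than some $n_1$. Let
\[
V=\mathcal H/\mathcal H_{\mathrm{pol}},\qquad D=\dim V .
\]
The $\lambda_r$ act on $V$, and $D\ge1$ because $f$ is not a polynomial. We write $\bar H$ for the class of $H\in\mathcal H$. For $n\ge n_1$ the evaluation $\operatorname{ev}_n\colon\bar H\mapsto H[n]$ is a well-defined element of $V^*$. For every $N\ge n_1$ the $\operatorname{ev}_n$ with $n\ge N$ span $V^*$, since a class killed by all of them is the class of a polynomial.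

Let $G_m=Q_mf$. For $0\le s<q^m$ put $w_s=x\,\lambda^{(m)}_sf$ and $w_{q^m+s}=\lambda^{(m)}_sf$; these series lie in $\mathcal H$ by Lemma~\ref{lem:stable} for $J=c_0$. By \eqref{eq:Qm},
\begin{equation}\label{eq:block}
G_m[q^m(n-1)+s]=\operatorname{ev}_n(\bar w_s)\qquad\big(n\ge\max(n_1,1),\ 0\le s<2q^m\big).
\end{equation}
So the $2q^m$ coefficients of $G_m$ starting at $q^m(n-1)$ arise, for every $n$, from one and the same sequence $(\bar w_s)$ of vectors of $V$; only the linear form depends on $n$. We take two consecutive blocks of length $q^m$ in order to have room for shifts.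

\section{Elimination}\label{sec:elim}

Let $k=k(m)$ be as in \eqref{eq:km}, let $\beta=p+3$, let $C,n_0$ be the constants of (L) for this $\beta$, and write $X(\nu)=X_{k,\beta}(\nu)$. Put $N_1=\max(n_1,2n_0+1)$. For $n\ge N_1$ write
\[
q^m(n-1)=\varphi^k(\nu_n)+o_n,\qquad o_n=\operatorname{off}_k\big(q^m(n-1)\big)\in[0,F_k).
\]
By \eqref{eq:large}, $\nu_n\ge n_0$, so the windows $X(\nu_n)$ span a space of dimension at most $C(k+1)$.

We now have two descriptions of the coefficients of $G_m$: by \eqref{eq:block} along the grid of multiples of $q^m$, and by windows along the grid $\varphi^k(\mathbb N)$. The grids are misaligned by $o_n$. A linear relation among the windows $X(\nu_n)$ therefore becomes a relation among \emph{shifted} copies of the sequence $(\bar w_s)$, which is a linear recurrence. To keep the order of the recurrence below $q^m$ after elimination among $D$ such relations, we only combine indices $n$ whose offsets differ by less than $q^m/D$.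

\begin{proposition}\label{prop:elim}
There is a constant $C_1$ such that for every large $m$ there is a non-polynomial $H_m\in\mathcal H$ for which $o_n$ takes at most $C_1m$ values on the set $S_m=\{n\ge N_1:H_m[n]\ne0\}$.
\end{proposition}

\begin{proof}
Let $L=\lfloor q^m/D\rfloor$; for $q^m\ge D$ we have $L\ge q^m/(2D)$, so $F_k<2q^m\le4DL$. Partition $[0,F_k)$ into at most $4D$ intervals $O$, each with at most $L$ elements. For such an interval $O$, with smallest element $o$, let $\mathcal N_O=\{n\ge N_1:o_n\in O\}$ and, for $n\in\mathcal N_O$, let $\delta_n=o_n-o\in[0,L)$. A \emph{relation} for $O$ is a finitely supported family $c=(c_n)_{n\in\mathcal N_O}$ in $K$ with $\sum_nc_nX(\nu_n)=0$.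

\emph{Relations give recurrences.} For every relation $c$ and every $s$ with $L\le s<2q^m$,
\begin{equation}\label{eq:rel}
\sum_nc_n\operatorname{ev}_n(\bar w_{s-\delta_n})=0 .
\end{equation}
Indeed $0<s-\delta_n<2q^m$ and $q^m(n-1)-\delta_n=\varphi^k(\nu_n)+o$, so \eqref{eq:block} gives
\[
\operatorname{ev}_n(\bar w_{s-\delta_n})=G_m[\varphi^k(\nu_n)+o+s]=\sum_{h=0}^{pq^m}Q_m[h]\,f[\varphi^k(\nu_n)+o+s-h].
\]
Here $-pF_k\le o+s-h\le3F_k$, so the right side is the value at $X(\nu_n)$ of a linear form that depends on $o$ and $s$ but not on $n$. Such a form kills $\sum_nc_nX(\nu_n)=0$.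

Put $\bar w_s=0$ for $s\notin[0,2q^m)$ and let an indeterminate $Y$ act on sequences indexed by $\mathbb Z$ as the shift $(Y\bar w)_s=\bar w_{s-1}$. To a relation $c$ attach
\[
\rho_c=\sum_nc_nY^{\delta_n}\operatorname{ev}_n\in V^*\otimes K[Y],
\]
of degree less than $L$ in $Y$. After choosing a basis of $V$, we regard $\bar w_s$ as a column in $K^D$ and $\rho_c$ as a row in $K[Y]^D$; then \eqref{eq:rel} says $(\rho_c\bar w)_s=0$ for $L\le s<2q^m$. Consider the rank over $K(Y)$ of the family of all rows $\rho_c$, for all $O$ and all relations $c$.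

\emph{The rank is less than $D$.} Suppose it is $D$. Let $M$ be a $D\times D$ matrix made of $D$ independent rows $\rho_c$, and let $\Delta=\det M=\sum_j\Delta_jY^j\ne0$, of degree at most $DL\le q^m$. We have $(M\bar w)_s=0$ for $L\le s<2q^m$, and the entries of the adjugate matrix $\operatorname{adj}(M)$ have degree at most $(D-1)L$. From $\operatorname{adj}(M)M=\Delta\cdot I$ we get $\sum_j\Delta_j\bar w_{s-j}=0$ for $DL\le s<2q^m$, in particular for $q^m\le s<2q^m$. In this range $0\le s-j<2q^m$ for $0\le j\le\deg\Delta$, so applying $\operatorname{ev}_n$ and \eqref{eq:block} gives $\sum_j\Delta_jG_m[q^m(n-1)+s-j]=0$. As $n$ runs through $n\ge N_1$ and $s$ through $[q^m,2q^m)$, the integer $q^m(n-1)+s$ runs through all $t\ge q^mN_1$. So $\Delta(x)G_m(x)$ is a polynomial and $f=G_m/Q_m$ is rational, contrary to the standing assumption.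

\emph{Using the defect.} Hence there is a nonzero column over $K(Y)$ killed by all rows $\rho_c$. Clearing denominators and dividing by a power of $Y$, we obtain $\sum_{e\ge0}g_eY^e\in V\otimes K[Y]$ with $g_0\ne0$ that is killed by all $\rho_c$. Put $g_e=0$ for $e<0$. Fix $O$, and for $e\in\mathbb Z$ define a function on $\mathcal N_O$ by $\Psi_e(n)=\operatorname{ev}_n(g_{e-\delta_n})$. The coefficient of $Y^e$ in $\rho_c\cdot\sum_eg_eY^e=0$ says that $\sum_nc_n\Psi_e(n)=0$ for every relation $c$. Therefore $\sum_na_nX(\nu_n)\mapsto\sum_na_n\Psi_e(n)$ is a well-defined linear form on the span of the $X(\nu_n)$, $n\in\mathcal N_O$, and $\Psi_e(n)$ is its value at $X(\nu_n)$. It follows that the functions $\Psi_e$, $e\in\mathbb Z$, span a space of dimension at most $C(k+1)$.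

Let $n^{(1)},\dots,n^{(R)}\in\mathcal N_O$ satisfy $\operatorname{ev}_{n^{(i)}}(g_0)\ne0$ and $\delta^{(1)}<\dots<\delta^{(R)}$, where $\delta^{(i)}=\delta_{n^{(i)}}$. The $R\times R$ matrix with entries $\Psi_{\delta^{(i)}}(n^{(j)})=\operatorname{ev}_{n^{(j)}}(g_{\delta^{(i)}-\delta^{(j)}})$ vanishes for $j>i$ and has nonzero diagonal. So $\Psi_{\delta^{(1)}},\dots,\Psi_{\delta^{(R)}}$ are independent and $R\le C(k+1)$. Summing over the intervals $O$, we see that $o_n$ takes at most $4DC(k+1)\le4DCC_0m$ values on $\{n\ge N_1:\operatorname{ev}_n(g_0)\ne0\}$. Let $H_m\in\mathcal H$ be a lift of $g_0$; it is not a polynomial because $g_0\ne0$.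
\end{proof}

The triangular matrix replaces the observation, in Example~\ref{ex:model}, that unit vectors at distinct positions are independent.

\section{A sparse self-similar set}\label{sec:sparse}

Fix a large $m$ and write $H=H_m$. The support of $H$ has few offsets, but nothing relates it to multiplication by $q$. To obtain self-similarity we pass to a space of series generated from $H$ by the $\lambda_r$, and we choose it so that the $\lambda_r$ are jointly surjective on it; on the dual side this will mean that a nonzero form always has a nonzero successor.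

For $l\ge0$ let $E_{\le l}$ and $E_{\ge l}$ be the subspaces of $V$ spanned by the vectors $\lambda^{(l')}_s\bar H$ with $l'\le l$ and with $l'\ge l$, respectively. Put $E=E_{\ge D}$.

\begin{lemma}\label{lem:E}
We have $E\subseteq E_{\le D-1}$ and $\sum_r\lambda_rE=E$.
\end{lemma}

\begin{proof}
The chain $E_{\le0}\subseteq E_{\le1}\subseteq\cdots$ satisfies $E_{\le l+1}=E_{\le l}+\sum_r\lambda_rE_{\le l}$, so it is constant from the first $l$ with $E_{\le l+1}=E_{\le l}$. Since $\dim E_{\le0}=1$ and $\dim V=D$, it is constant from $l=D-1$ on, and $E_{\le D-1}$ contains all vectors $\lambda^{(l')}_s\bar H$. The chain $E_{\ge0}\supseteq E_{\ge1}\supseteq\cdots$ satisfies $E_{\ge l+1}=\sum_r\lambda_rE_{\ge l}$, so it is constant from the first $l$ with $E_{\ge l+1}=E_{\ge l}$; the dimension can drop at most $D$ times, so $E_{\ge D+1}=E_{\ge D}$.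
\end{proof}

For $n\ge n_1$ let $U(n)\in E^*$ be the restriction of $\operatorname{ev}_n$ to $E$. Put $N_2=N_1+p$ and
\[
T_m=\{n\ge N_2:U(n)\ne0\}.
\]
For $\omega\in E^*$ write $\omega\lambda_r$ for the composition $\omega\circ\lambda_r\in E^*$. By Lemma~\ref{lem:E},
\begin{equation}\label{eq:succ}
0\ne\omega\in E^*\quad\Longrightarrow\quad\omega\lambda_r\ne0\ \text{ for some }r .
\end{equation}
The identity $(\lambda_rH')[n]=(PH')[qn+r]=\sum_jP[j]H'[qn+r-j]$, applied to lifts $H'$ of elements of $E$, gives the self-similarity
\begin{equation}\label{eq:self}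
\sum_{j=0}^pP[j]\,U(qn+r-j)=U(n)\lambda_r\qquad(n\ge N_2,\ 0\le r<q);
\end{equation}
all indices are at least $2n-p\ge n\ge n_1$.

\begin{lemma}\label{lem:colors}
There is an integer constant $C_2$ such that for large $m$ each of the sets $S_m$ and $T_m$ can be colored with at most $C_2m$ colors in such a way that
\begin{equation}\label{eq:color}
n,n'\text{ have the same color}\quad\Longrightarrow\quad\|\tau q^{m+D}(n-n')\|\le\tau q^{D-m}.
\end{equation}
\end{lemma}

\begin{proof}
Color $n\in S_m$ by $o_n$. By Lemma~\ref{lem:close} and \eqref{eq:km}, equal colors imply $\|\tau q^m(n-n')\|\le\tau q^{-m}$; multiplying by $q^D$ gives \eqref{eq:color}.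

Let $n\in T_m$. Since $E\subseteq E_{\le D-1}$, we have $(\lambda^{(l)}_sH)[n]\ne0$ for some $l<D$ and $0\le s<q^l$. By \eqref{eq:Qm}, $(Q_lH)[q^ln+s]\ne0$, so $H[q^ln+a]\ne0$ for some $a=s-h$ with $0\le h\le pq^l$. Thus $-pq^l\le a<q^l$ and $q^ln+a\ge q^l(n-p)\ge N_1$, so $q^ln+a\in S_m$. Choose one such pair $(l,a)$ and color $n$ by $(l,a)$ together with the color of $q^ln+a$ in $S_m$. There are at most $D(p+1)q^D\cdot C_1m$ colors. If $n,n'$ have the same color, then $\|\tau q^m\cdot q^l(n-n')\|\le\tau q^{-m}$, and we multiply by $q^{D-l}$.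
\end{proof}

\begin{lemma}[Sparsity]\label{lem:sparse}
For large $m$, every interval of length at most $q^{m/2}$ contains at most $C_2m$ elements of $S_m$ and at most $C_2m$ elements of $T_m$.
\end{lemma}

\begin{proof}
Otherwise two distinct elements $n,n'$ of the interval have the same color. Then $A=|n-n'|$ and $M=m+D$ satisfy $1\le A\le q^{m/2}$ and $\|\tau Aq^M\|\le\tau q^D\cdot q^{-m}$, which for large $m$ is excluded by Lemma~\ref{lem:dio}(a) with $c=\max(D+1,\tau q^D)$.
\end{proof}

Passing to $E_{\ge D}$ could have killed everything. Sparsity shows that it has not: otherwise $H$ would be rational, and the support of a rational non-polynomial series has bounded gaps.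

\begin{lemma}\label{lem:nonzero}
For large $m$ we have $E\ne0$.
\end{lemma}

\begin{proof}
Suppose $E=0$. Then all $\lambda^{(D)}_sH$ lie in $\mathcal H_{\mathrm{pol}}$ and have degree less than $n_1$, so by \eqref{eq:Qm} the series $Q_DH$ is a polynomial of degree less than $q^Dn_1$. Let $p_0=\deg Q_D$, a constant. Then $p_0\ge1$, since otherwise $Q_D=1$ and $H$ is a polynomial. For $N\ge q^Dn_1$ we have $H[N]=-\sum_{h=1}^{p_0}Q_D[h]H[N-h]$. If $H$ vanished at $p_0$ consecutive indices $\ge q^Dn_1$, it would vanish from there on and be a polynomial. So any $p_0$ consecutive integers $\ge N_1+q^Dn_1$ contain an element of $S_m$, and some interval of length at most $q^{m/2}$ contains at least $\lfloor q^{m/2}/p_0\rfloor>C_2m$ elements of $S_m$. This contradicts Lemma~\ref{lem:sparse}.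
\end{proof}

\section{A geometric chain and the proof of Theorem~\ref{thm:B}}\label{sec:chain}

Let $m$ be large and $T=T_m$. If $n\in T$, then $U(n)\lambda_r\ne0$ for some $r$ by \eqref{eq:succ}, so by \eqref{eq:self} there is
\begin{equation}\label{eq:step}
n^+\in T\quad\text{with}\quad n<qn-p\le n^+\le qn+q-1;
\end{equation}
here $n<qn-p$ because $n\ge N_2>p$. This produces sequences in $T$ that grow by a factor of about $q$, but we control neither the exact position of $n^+$ nor the form $U(n^+)$, since the left side of \eqref{eq:self} has $p+1$ terms. It reduces to a single term at a point of $T$ that has no other point of $T$ close to it on the left. We find such a point, show that this isolation propagates, and follow it.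

\subsection*{An isolated starting point}
It must be far enough from $0$ to leave an empty stretch on its left, and small enough to serve as the factor $A$ in Lemma~\ref{lem:dio}(b). Polynomial size in $m$ meets both demands. Put $\Gamma=m^2$, and call $t\in T$ \emph{isolated} if $t-\Gamma\ge N_2$ and $[t-\Gamma,t)\cap T=\emptyset$.

\begin{lemma}\label{lem:start}
For large $m$ there is an isolated $t_0\in T$ with $t_0<qm^5$.
\end{lemma}

\begin{proof}
Choose a constant $N_3$ such that the $\operatorname{ev}_n$ with $N_2\le n\le N_3$ span $V^*$. Their restrictions span $E^*$, which is nonzero by Lemma~\ref{lem:nonzero}; so $T$ has an element in $[N_2,N_3]$. Let $m^5>N_3$ and iterate \eqref{eq:step} from this element until the value first reaches $m^5$; this gives $t\in T$ with $m^5\le t\le q(m^5-1)+q-1<qm^5$. For large $m$ every element of $[t-m^4,t]$ is at least $N_2+\Gamma$. If no element of $T\cap[t-m^4,t]$ were isolated, each would have another element of $T$ at distance at most $m^2$ to its left. Starting at $t$ we could make $m^2$ such steps without leaving $[t-m^4,t]$,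 and we would find $m^2+1>C_2m$ elements of $T$ in an interval of length $m^4\le q^{m/2}$, contradicting Lemma~\ref{lem:sparse}.
\end{proof}

\subsection*{Isolation propagates}

\begin{lemma}\label{lem:prop}
Let $m$ be large, let $t\in T$ be isolated, let $e=\min\{r:U(t)\lambda_r\ne0\}$ and $t^+=qt+e$. Then $U(t^+)=U(t)\lambda_e$, and $t^+$ is an isolated element of $T$.
\end{lemma}

\begin{proof}
The integers in $[t-\Gamma,t)$ are at least $N_2$ and not in $T$, so $U$ vanishes there. Also $U(t)\lambda_r=0$ for $r<e$. By \eqref{eq:self},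
\begin{equation}\label{eq:hom}
\sum_{j=0}^pP[j]\,U(N-j)=0\qquad\text{for all }N\in[q(t-\Gamma),qt+e).
\end{equation}
Let $I=[q(t-\Gamma)-p,\,qt+e)$; its elements are at least $2N_2-p\ge N_2$. We claim that $U$ vanishes on $I$. If $p=0$, this is \eqref{eq:hom}. Let $p\ge1$. Relation \eqref{eq:hom} is available for every block $N-p,\dots,N$ of $p+1$ consecutive points of $I$, and both extreme coefficients $P[0]=1$ and $P[p]$ are nonzero. So if $U$ vanishes at $p$ consecutive points of $I$, then solving for $U(N)$ extends the vanishing to the right, solving for $U(N-p)$ extends it to the left, and $U$ vanishes on $I$. In the contrary case every $p$ consecutive points of $I$ contain an element of $T$. This gives at least $\lfloor q\Gamma/p\rfloor>C_2m$ elements of $T$ in an interval of length at most $q\Gamma+p+q\le q^{m/2}$, which contradicts Lemma~\ref{lem:sparse}. The claim follows.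

The points $t^+-j$, $1\le j\le p$, lie in $I$, so \eqref{eq:self} for $n=t$, $r=e$ reads $U(t^+)=U(t)\lambda_e\ne0$. Finally $t^+-\Gamma\ge t-\Gamma\ge N_2$ and $[t^+-\Gamma,t^+)\subseteq I$ contains no element of $T$.
\end{proof}

The lower bound for $m$ in this lemma does not depend on $t$. Starting from $t_0$ we obtain $t_j\in T$ and $\omega_j=U(t_j)\ne0$ for all $j\ge0$, with
\[
e_j=\min\{r:\omega_j\lambda_r\ne0\},\qquad t_{j+1}=qt_j+e_j,\qquad\omega_{j+1}=\omega_j\lambda_{e_j}.
\]

\subsection*{The digits are eventually periodic}
The digits $e_j$ are now produced by linear algebra in the space $E^*$ of dimension at most $D$. The forms $\omega_j$ need not repeat, but the digit sequences that the greedy rule can produce are finite in number.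

\begin{lemma}\label{lem:period}
There are $j_0\ge0$ and $\pi\ge1$ with $j_0+\pi\le D$ and $e_{j+\pi}=e_j$ for all $j\ge j_0$.
\end{lemma}

\begin{proof}
For $0\ne\omega\in E^*$ let $W(\omega)$ be the infinite word over $\{0,\dots,q-1\}$ produced by the greedy rule: write down $e=\min\{r:\omega\lambda_r\ne0\}$, which exists by \eqref{eq:succ}, replace $\omega$ by $\omega\lambda_e$, and repeat. Thus $W(\omega_j)=e_je_{j+1}\cdots$. Words of equal length, finite or infinite, are ordered lexicographically. For a finite word $w=w_0\cdots w_{l-1}$ put $\omega\cdot w=\omega\lambda_{w_0}\cdots\lambda_{w_{l-1}}$, which is linear in $\omega$. If $w$ is the prefix of length $l$ of $W(\omega)$, then $\omega\cdot w\ne0$. If $w$ is smaller than this prefix, then $\omega\cdot w=0$: at the first position where the two differ, $w$ has a letter below the greedy minimum, and that letter kills the current form.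

For an infinite word $W'$ let $\Omega(W')$ be the set of $\omega\in E^*$ with $\omega\cdot w=0$ for every finite word $w$ that is smaller than the prefix of $W'$ of the same length. This is a linear subspace. A form $\omega\ne0$ lies in $\Omega(W')$ if and only if $W(\omega)\ge W'$. Indeed, if $W(\omega)\ge W'$, a word smaller than a prefix of $W'$ is smaller than the corresponding prefix of $W(\omega)$ and kills $\omega$; if $W(\omega)<W'$, a long prefix of $W(\omega)$ is smaller than the corresponding prefix of $W'$ and does not kill $\omega$.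

Let $W_1<\dots<W_u$ be values of $W$, say $W_i=W(\eta_i)$. Then $\Omega(W_1)\supseteq\dots\supseteq\Omega(W_u)$, the form $\eta_i$ lies in $\Omega(W_i)$ but not in $\Omega(W_{i+1})$, and $0\ne\eta_u\in\Omega(W_u)$. So the inclusions are strict and $u\le\dim E^*\le D$. Hence two of the $D+1$ words $W(\omega_0),\dots,W(\omega_D)$ coincide, say $W(\omega_{j_0})=W(\omega_{j_0+\pi})$.
\end{proof}

\begin{proof}[Proof of Theorems \ref{thm:A} and \ref{thm:B}]
Put $b=q^\pi-1$ and $\mu=\sum_{h=0}^{\pi-1}e_{j_0+h}q^{\pi-1-h}\in[0,b]$, and let $t'_i=t_{j_0+\pi i}\in T$. By Lemma~\ref{lem:period}, $t'_{i+1}=q^\pi t'_i+\mu$, that is, $bt'_{i+1}+\mu=q^\pi(bt'_i+\mu)$. Hence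
\[
bt'_i+\mu=Aq^{\pi i}\quad(i\ge0),\qquad A=bt_{j_0}+\mu\ge1 .
\]
From $t_{j+1}+1\le q(t_j+1)$ and Lemma~\ref{lem:start} we get $A\le b(t_{j_0}+1)\le q^{\pi+j_0}(t_0+1)\le q^{D+1}m^5$, so $A\le q^{m/4}$ for large $m$.

Among $t'_0,\dots,t'_{C_2m}$ two have the same color, say $t'_i$ and $t'_{i'}$ with $0\le i<i'\le C_2m$. Since $b(t'_{i'}-t'_i)=A(q^{\pi i'}-q^{\pi i})$, multiplying \eqref{eq:color} by $b\le q^D$ gives
\[
\big\|\tau A\,(q^{M'}-q^{M})\big\|\le\tau q^{2D}\,q^{-m},\qquad M=m+D+\pi i,\quad M'=m+D+\pi i' ,
\]
and $M<M'\le(1+D+DC_2)m$. This holds for every large $m$ and contradicts Lemma~\ref{lem:dio}(b) with $\xi=\tau$ and $c=\max(1+D+DC_2,\tau q^{2D})$. So the standing assumption is untenable: a $q$-Mahler series with property (L) is rational. As noted at the end of Section~\ref{sec:L}, this proves both theorems. The field $K$ entered only through linear algebra, and its characteristic played no role.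
\end{proof}

\section{Rational Z-Mahler series in characteristic $0$}\label{sec:C}

Let $K$ have characteristic $0$. By \eqref{eq:ratq} every rational series is $q$-Mahler, and the series $0$ has no poles and satisfies all equations. In view of Theorem~\ref{thm:A}, Theorem~\ref{thm:C} follows from Propositions \ref{prop:if} and \ref{prop:onlyif} below.

We recall two facts. Let $f\in K[[x]]$ be rational and let $\mathcal A\subset\overline K^*$ be the finite set of inverses of its poles. By partial fractions and $(1-\gamma x)^{-e}=\sum_n\binom{n+e-1}{e-1}\gamma^nx^n$, where the binomial coefficient is a polynomial in $n$ of degree $e-1$ in characteristic $0$, there are nonzero polynomials $p_\gamma$ over $\overline K$ and an integer $n_f\ge0$ with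
\begin{equation}\label{eq:expoly}
f[n]=\sum_{\gamma\in\mathcal A}p_\gamma(n)\gamma^n\qquad(n\ge n_f).
\end{equation}
The Skolem--Mahler--Lech theorem states that in characteristic $0$ the set of indices at which the coefficient of a rational power series is zero is the union of a finite set and finitely many arithmetic progressions. Such a set is eventually periodic, so it and its complement have rational natural density.

The mechanism is the following. Near $N=\varphi^d(n)$ the coefficients of $\Phi^if$ are values of $f$ near $\varphi^{d-i}(n)=u_{d-i}\varphi(n)+u_{d-i-1}n$, so a term $\gamma^n$ in \eqref{eq:expoly} contributes the function $\gamma^{u_{d-i-1}n+u_{d-i}\varphi(n)}$ of the pair $(n,\varphi(n))$. If $\gamma$ is a root of unity, only finitely many such functions occur as $d-i$ varies, and a dimension count produces an equation, as in $f=\Phi f+x\Phi^2f$ for $f=1/(1-x)$. If $\gamma$ is not a root of unity, they are different for different $i$ and cannot cancel; for a complex $\gamma$ with $|\gamma|>1$ one sees this in their sizes, about $|\gamma|^{N/\tau^i}$.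

\begin{proposition}\label{prop:if}
If all poles of a rational series $f\in K[[x]]$ are roots of unity, then $f$ is Z-Mahler.
\end{proposition}

\begin{proof}
Choose $M,e\ge1$ with $\gamma^M=1$ and $\deg p_\gamma<e$ for all $\gamma\in\mathcal A$. Use contexts of radius $2$, at most $16$ in number. Put $D'=M^2e(e+1)/2$ and $d=16D'+n_f+2$. We look for $A_i=\sum_{j=0}^{F_d}a_{ij}x^j$, $0\le i\le d$, with $\sum_iA_i\Phi^if=0$. There are $(d+1)(F_d+1)$ unknowns $a_{ij}$, and for each $N\ge0$ one linear equation, with coefficient vector $\mathbf r_N=\big((\Phi^if)[N-j]\big)_{i,j}$ over $K$. It suffices to show that the $\mathbf r_N$ span a space of dimension at most $dF_d$, and this dimension may be computed over $\overline K$.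

Write $N=\varphi^d(n)+s_0$ with $s_0=\operatorname{off}_d(N)<F_d$. The $N$ with $n<n_f+2$ satisfy $N<\varphi^d(n_f+2)\le(n_f+2)F_d$ and contribute at most $(n_f+2)F_d$ dimensions. Let $n\ge n_f+2$. The gaps of $\varphi^d$ are at least $F_d/2$, so $\varphi^d(n-2)\le N-j<\varphi^d(n+1)$ for $0\le j\le F_d$. Fix $s_0$ and a context. By Lemma~\ref{lem:local}, for each $(i,j)$ either $(\Phi^if)[N-j]=0$ for all such $n$, because $N-j\notin\operatorname{im}\varphi^i$, or $(\Phi^if)[N-j]=f[\varphi^{d-i}(n)+s_{ij}]$ with $s_{ij}$ independent of $n$ and $\varphi^{d-i}(n)+s_{ij}\ge n-2\ge n_f$. In the second case, with $l=d-i$, formula \eqref{eq:expoly} and Lemma~\ref{lem:metric}(b) give the value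
\[
\sum_{\gamma\in\mathcal A}p_\gamma\big(u_{l-1}n+u_l\varphi(n)+s_{ij}\big)\,\gamma^{s_{ij}}\,(\gamma^{u_{l-1}})^n(\gamma^{u_l})^{\varphi(n)} .
\]
This is a linear combination, with coefficients independent of $n$, of the $D'$ functions $n^a\varphi(n)^{a'}\zeta_1^{\,n}\zeta_2^{\,\varphi(n)}$ with $a+a'<e$ and $\zeta_1^M=\zeta_2^M=1$. So for given $s_0$ and context, $\mathbf r_N$ is a combination of $D'$ fixed vectors. Altogether the dimension is at most $16D'F_d+(n_f+2)F_d=dF_d<(d+1)(F_d+1)$, and a nonzero solution over $K$ exists.
\end{proof}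

For the converse we need to pass from an identity on the points $(n,\varphi(n))$ to an identity on all of $\mathbb Z^2$, where characters can be separated. A \emph{character} is a homomorphism $\chi\colon\mathbb Z^2\to\overline K^*$, and an \emph{exponential polynomial} is a function $\mathbb Z^2\to\overline K$ of the form $\sum_\chi E_\chi\chi$, a finite sum over distinct characters with polynomials $E_\chi\in\overline K[v_1,v_2]$. The points $(n,\varphi(n))$ fill a strip of irrational slope, and such a strip contains arbitrarily large parallelograms of lattice points.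

\begin{lemma}\label{lem:strip}
Let $I\subset\mathbb R$ be a nonempty bounded open interval, $N_0\ge0$, and $E$ an exponential polynomial that vanishes at all $\mathbf v=(v_1,v_2)\in\mathbb Z^2$ with $v_1\ge N_0$ and $v_2-\tau v_1\in I$. Then $E$ vanishes on $\mathbb Z^2$.
\end{lemma}

\begin{proof}
Let $g$ bound the total degrees of the $E_\chi$, and let $R$ be $g+1$ times the number of characters. For $\mathbf v,\mathbf e\in\mathbb Z^2$ the sequence $w\mapsto E(\mathbf v+w\mathbf e)$, $w\in\mathbb Z$, is a sum of terms $(\text{polynomial in }w\text{ of degree}\le g)\cdot\chi(\mathbf e)^w$. So it satisfies the linear recurrence with characteristic polynomial $\prod_\chi(T-\chi(\mathbf e))^{g+1}$, which is monic of degree $R$ with nonzero constant term. Such a sequence vanishes identically if it vanishes at $R$ consecutive values of $w$.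

For $h\ge1$ the vectors $\mathbf e_1=(u_h,u_{h+1})$ and $\mathbf e_2=(u_{h+1},u_{h+2})$ have determinant $\pm1$, so they form a basis of $\mathbb Z^2$, and by \eqref{eq:fib} the form $v_2-\tau v_1$ takes the values $\sigma^h$ and $\sigma^{h+1}$ on them. Choose $h$ with $R(|\sigma|^h+|\sigma|^{h+1})<|I|/4$. Since $\tau$ is irrational, the numbers $\tau v_1$ with $v_1\ge N_0$ are dense modulo $1$; choose $\mathbf v$ with $v_1\ge N_0$ and $v_2-\tau v_1$ within $|I|/4$ of the midpoint of $I$. Then the points $\mathbf v+w\mathbf e_1+w'\mathbf e_2$ with $0\le w,w'<R$ satisfy both conditions of the lemma, and $E$ vanishes on them. For each $w'\in[0,R)$ the recurrence in $w$ extends the vanishing to all $w\in\mathbb Z$; then for each $w\in\mathbb Z$ the recurrence in $w'$ extends it to all $w'\in\mathbb Z$.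
\end{proof}

\begin{lemma}\label{lem:indep}
If $\sum_\chi E_\chi\chi$ vanishes on $\mathbb Z^2$, with distinct characters $\chi$, then each $E_\chi$ vanishes on $\mathbb Z^2$.
\end{lemma}

\begin{proof}
Take a counterexample with the fewest terms $h_\psi=E_\psi\psi$ that are nonzero as functions. There are at least two, say for $\chi\ne\chi'$. Choose $\mathbf e$ with $\chi(\mathbf e)\ne\chi'(\mathbf e)$ and let $\mathcal T$ be translation by $\mathbf e$, $(\mathcal Th)(\mathbf v)=h(\mathbf v+\mathbf e)$. For a polynomial $B$ we have $(\mathcal T-\psi(\mathbf e))(B\psi)=\psi(\mathbf e)\big(B(\cdot+\mathbf e)-B\big)\psi$, with a polynomial of smaller degree. So $\mathcal T$ preserves the space of functions $B\psi$ with $\deg B\le g$, and $\mathcal T-\psi(\mathbf e)$ is nilpotent on it. A high power of $\mathcal T-\chi(\mathbf e)$ therefore kills $h_\chi$ and maps each $h_\psi$ to a function of the same type. It does not kill $h_{\chi'}$, since on the space for $\chi'$ the operator $\mathcal T-\chi(\mathbf e)$ is the nonzero scalar $\chi'(\mathbf e)-\chi(\mathbf e)$ plus a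 nilpotent operator, hence invertible. We obtain a counterexample with fewer terms.
\end{proof}

For $\gamma\in\overline K^*$ and $l\ge0$ let $\chi_{\gamma,l}(\mathbf v)=\gamma^{u_{l-1}v_1+u_lv_2}$, so that $\chi_{\gamma,l}(n,\varphi(n))=\gamma^{\varphi^l(n)}$. The hypothesis on the poles enters through the next lemma, which fails for $\alpha=1$.

\begin{lemma}\label{lem:sep}
If $\alpha\in\overline K^*$ is not a root of unity and $\chi_{\alpha,l}=\chi_{\gamma,l'}$, then $l=l'$ and $\alpha=\gamma$.
\end{lemma}

\begin{proof}
Evaluating at $(1,0)$ and $(0,1)$ gives $\alpha^{u_{l-1}}=\gamma^{u_{l'-1}}$ and $\alpha^{u_l}=\gamma^{u_{l'}}$. Hence $\alpha^{u_{l-1}u_{l'}}=\gamma^{u_{l'-1}u_{l'}}=\alpha^{u_lu_{l'-1}}$, and so $u_{l-1}u_{l'}=u_lu_{l'-1}$. The vectors $(u_{l-1},u_l)$ and $(u_{l'-1},u_{l'})$ are thus proportional; being primitive with nonnegative entries, they are equal. The vectors $(1,0),(0,1),(1,1),(1,2),\dots$ are distinct, so $l=l'$. Then the $u_l$-th and the $u_{l-1}$-th powers of $\alpha/\gamma$ are $1$, and $\gcd(u_l,u_{l-1})=1$ gives $\alpha=\gamma$.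
\end{proof}

\begin{proposition}\label{prop:onlyif}
If a rational series $f\in K[[x]]$ is Z-Mahler, then all its poles are roots of unity.
\end{proposition}

\begin{proof}
Let $\sum_{i=0}^dA_i\Phi^if=0$ with $A_i=\sum_{j=0}^{J_0}a_{ij}x^j$ not all zero, $d\ge1$, $J_0\ge1$. Suppose that some $\alpha\in\mathcal A$ is not a root of unity; then $f\ne0$. Put $f_\alpha=\sum_{n\ge0}p_\alpha(n)\alpha^nx^n$. We first show that the equation splits: each $A_i\Phi^i(f_\alpha)$ is a polynomial.

\emph{Contexts are strips.} Use contexts of radius $J_0$. By Lemma~\ref{lem:metric}(a), for $n\ge J_0$ and $|j|\le J_0$ the integer $\varphi(n+j)-\varphi(n)$ lies in the open real interval $(\tau j-y_n-\tau^{-2},\ \tau j-y_n+\tau^{-1})$ of length $1$. So the left endpoint is not an integer, and $\varphi(n+j)-\varphi(n)=\lfloor\tau j-y_n-\tau^{-2}\rfloor+1$. Remove from $(-\tau^{-2},\tau^{-1})$ the finitely many $y$ for which $\tau j-y-\tau^{-2}\in\mathbb Z$ for some $|j|\le J_0$. What remains is a finite union of open intervals $I$; every $y_n$ with $n\ge J_0$ lies in one of them, and $I$ determines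 $\mathfrak c(n)$. Since $\varphi(n)$ is the only integer in $(\tau n-\tau^{-2},\tau n+\tau^{-1})$, the points $(n,\varphi(n))$ with $y_n\in I$ are exactly the $\mathbf v\in\mathbb Z^2$ with $v_1\ge0$ and $v_2-\tau v_1\in I$.

\emph{The exponential polynomial.} Fix $I$ and an integer $s_0$ with $0\le s_0<\varphi^d(n+1)-\varphi^d(n)$; by \eqref{eq:ctx} this condition is the same for all $n\ge J_0$ with $y_n\in I$. Let $n\ge J_0+n_f$ with $y_n\in I$, and $N=\varphi^d(n)+s_0$. For $0\le j\le J_0$ we have $\varphi^d(n-J_0)\le N-j<\varphi^d(n+1)$, because the gaps of $\varphi^d$ are at least $1$. By Lemma~\ref{lem:local}, the set $\mathcal J_i$ of $j\in[0,J_0]$ with $N-j\in\operatorname{im}\varphi^i$ and the integers $s_{ij}=\varphi^{-i}(N-j)-\varphi^{d-i}(n)$, $j\in\mathcal J_i$, do not depend on $n$, and $\varphi^{-i}(N-j)\ge n_f$. Define polynomials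
\[
E_{i,\gamma}(\mathbf v)=\sum_{j\in\mathcal J_i}a_{ij}\,\gamma^{s_{ij}}\,p_\gamma\big(u_{d-i-1}v_1+u_{d-i}v_2+s_{ij}\big)\qquad(0\le i\le d,\ \gamma\in\mathcal A),
\]
and let $E=\sum_{i,\gamma}E_{i,\gamma}\,\chi_{\gamma,d-i}$. By \eqref{eq:expoly} and Lemma~\ref{lem:metric}(b),
\[
0=\Big(\sum_iA_i\Phi^if\Big)[N]=\sum_i\sum_{j\in\mathcal J_i}a_{ij}f[\varphi^{d-i}(n)+s_{ij}]=E(n,\varphi(n)),
\]
and the same computation for $f_\alpha$ gives $(A_i\Phi^if_\alpha)[N]=(E_{i,\alpha}\chi_{\alpha,d-i})(n,\varphi(n))$.

\emph{Splitting.} By Lemma~\ref{lem:strip}, $E$ vanishes on $\mathbb Z^2$. Group the terms of $E$ by characters. By Lemma~\ref{lem:sep} the character $\chi_{\alpha,d-i}$ comes only from the pair $(i,\alpha)$, so Lemma~\ref{lem:indep} shows that $E_{i,\alpha}$ vanishes on $\mathbb Z^2$. Hence $(A_i\Phi^if_\alpha)[N]=0$. Every $N\ge\varphi^d(J_0+n_f)$ arises from some pair $(I,s_0)$, so $A_i\Phi^i(f_\alpha)\in\overline K[x]$ for each $i$.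

\emph{Conclusion.} Suppose $A_i\ne0$ for some $i\ge1$. Then $\Phi^i(f_\alpha)$ is a rational power series over $\overline K$, and by the Skolem--Mahler--Lech theorem its support has rational density. In characteristic $0$ the nonzero polynomial $p_\alpha$ vanishes at finitely many integers, so this support differs from $\operatorname{im}\varphi^i$ by a finite set. By Lemma~\ref{lem:metric}, $\varphi^i$ is injective and $\varphi^i(n)=\tau^in+O(1)$, so $\operatorname{im}\varphi^i$ has density $\tau^{-i}$, which is irrational because $\tau^i=u_i\tau+u_{i-1}$ with $u_i\ge1$. This is a contradiction. Therefore $A_i=0$ for all $i\ge1$, so $A_0\ne0$ and $A_0f=0$, which contradicts $f\ne0$. Hence every $\alpha\in\mathcal A$ is a root of unity, and so is every pole $1/\alpha$.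
\end{proof}

Together with Theorem~\ref{thm:A} and \eqref{eq:ratq}, Propositions \ref{prop:if} and \ref{prop:onlyif} prove Theorem~\ref{thm:C}. Characteristic $0$ was used in the form \eqref{eq:expoly} of the coefficients, in the finiteness of the set of integer zeros of $p_\alpha$, and in the Skolem--Mahler--Lech theorem.

\begin{thebibliography}{9}

\bibitem{Ada13} Adamczewski et al., 2013.

\bibitem{ZM} \emph{Z-Mahler Equations in Zeckendorf Numeration},
\texttt{https://www.emergentmind.com/topics/z-mahler-equations}.

\end{thebibliography}
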